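\title{No infinite-dimensional Banach space in its weak topology is homeomorphic to a space $C_p(X)$}

\begin{abstract}
Let $E_w$ be a normed space $E$ with its weak topology, and let $C_p(X)$ be the space of continuous real functions on a nonempty Tychonoff space $X$ with the topology of pointwise convergence. We prove that if a nonempty open subset of $C_p(X)$ is homeomorphic to an open subset of $E_w$, then $\dim E=|X|<\infty$. In particular, $C_p(K)$ and $C(L)_w$ are never homeomorphic for infinite compact spaces $K$ and $L$. The tool is a boundedness theorem: every continuous map from an open subset of $C_p(X)$ into the dual of a Banach space with the weak* topology is locally norm-bounded. Its proof combines the Baire category theorem in the predual with a descent on the number of points of $X$ needed to control the map.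
\end{abstract}

\section{The question and the results}

All vector spaces are real, and compact spaces are Hausdorff. A \emph{Tychonoff space} is a Hausdorff space $X$ in which, for every closed set $A$ and every point $x\notin A$, there is a continuous $u\colon X\to[0,1]$ with $u(x)=1$ and $u=0$ on $A$. We write $C(X)$ for the vector space of continuous real functions on $X$, and $C_p(X)$ for $C(X)$ with the topology of pointwise convergence, the coarsest topology that makes all evaluations $f\mapsto f(x)$ continuous. For a normed space $E$ with dual $E^*$, we write $E_w$ for $E$ with the weak topology, the coarsest topology that makes all $\varphi\in E^*$ continuous. For compact $L$, the space $C(L)$ is a Banach space under the supremum norm.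

Both topologies are generated by a family of linear functionals, so in both a basic neighborhood restricts only finitely many ``coordinates''. In finite dimension the two kinds of space coincide: if $\dim E=|X|=n<\infty$, then $E_w$ and $C_p(X)$ are both $\mathbb R^n$. The following question, taken from \cite{note}, asks whether there is any other coincidence.

\medskip
\noindent\textbf{Question.} \emph{Is there a Banach space $E$ such that $E_w$ is homeomorphic to $C_p(X)$ for some infinite Tychonoff space $X$? In particular, can $C_p(K)$ and $C(L)_w$ be homeomorphic for infinite compact spaces $K$ and $L$?}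
\medskip

The homeomorphism is not assumed to be linear. It is known that if $E_w$ is homeomorphic to $C_p(X)$ with $E$ a Banach space and $X$ infinite, then $X$ is a countable union of compact sets, at least one of which is non-scattered (it has a nonempty subset without isolated points), and $E$ contains an isomorphic copy of $\ell_1$. We do not use these facts. The answer to the question is no, even locally and even for incomplete $E$.

\begin{theorem}\label{thm:class}
Let $E$ be a normed space and $X$ a nonempty Tychonoff space. If some nonempty open subset of $C_p(X)$ is homeomorphic to an open subset of $E_w$, then $\dim E=|X|<\infty$. Consequently, $E_w$ is homeomorphic to $C_p(X)$ if and only if $\dim E=|X|<\infty$.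
\end{theorem}

Thus no Banach space $E$ has $E_w$ homeomorphic to $C_p(X)$ for an infinite Tychonoff space $X$; taking $E=C(L)$ and $X=K$, the spaces $C_p(K)$ and $C(L)_w$ are never homeomorphic for infinite compact $K$ and $L$.

The property that separates the two classes concerns maps \emph{out of} the space. For a normed space $G$ we write $\langle\xi,\varphi\rangle=\xi(\varphi)$ for $\xi\in G^*$ and $\varphi\in G$, and $G^*_{w^*}$ for $G^*$ with the weak* topology $\sigma(G^*,G)$, the coarsest topology that makes all maps $\xi\mapsto\langle\xi,\varphi\rangle$, $\varphi\in G$, continuous.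

\begin{theorem}\label{thm:bdd}
Let $X$ be a nonempty Tychonoff space, $G$ a Banach space, $O\subset C_p(X)$ an open set, and $h\colon O\to G^*_{w^*}$ a continuous map. Then $h$ is locally norm-bounded: every $f_0\in O$ has a neighborhood in $C_p(X)$ on which $\|h(\cdot)\|$ is bounded.
\end{theorem}

Weak topologies are covered by this statement. For a normed space $E$, complete or not, the dual $G=E^*$ is a Banach space. By the Hahn--Banach theorem the canonical map $E\to E^{**}=G^*$, $e\mapsto(\varphi\mapsto\varphi(e))$, is a linear isometry, and $\sigma(E^{**},E^*)$ induces on $E$ the weak topology. So Theorem~\ref{thm:bdd} applies to every continuous map $O\to E_w$. On the other hand, when $\dim E=\infty$ the identity map of $E_w$ is unbounded on every nonempty open set (Lemma~\ref{lem:unbounded}). A homeomorphism $C_p(X)\to E_w$ would therefore be locally bounded and nowhere locally bounded at once. This argument uses much less than a homeomorphism, and it gives the following stronger statement.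

\begin{theorem}\label{thm:strong}
Let $G$ be a Banach space and $Z$ an infinite-dimensional linear subspace of $G^*$ with the topology induced by $\sigma(G^*,G)$; for instance, $Z=E_w$ with $E$ an infinite-dimensional normed space. Let $X$ be a nonempty Tychonoff space and $O\subset C_p(X)$ a nonempty open set.
\begin{enumerate}
\item[(1)] There is no continuous open map $O\to Z$.
\item[(2)] There are no nonempty open set $V\subset Z$ and continuous maps $s\colon V\to O$ and $r\colon O\to G^*_{w^*}$ with $r(s(z))=z$ for all $z\in V$. In particular, $Z$ is not a retract of $C_p(X)$ and not a topological factor of $C_p(X)$.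
\end{enumerate}
\end{theorem}

Here a map is \emph{open} if it sends open sets to open sets; $Z$ is a \emph{retract} of a space $T$ if there are continuous maps $s\colon Z\to T$ and $r\colon T\to Z$ with $r\circ s=\mathrm{id}_Z$; and $Z$ is a \emph{topological factor} of $T$ if $T$ is homeomorphic to $Z\times T'$ for some space $T'$.

These results are sharp in two directions. One-sided embeddings $C_p(X)\hookrightarrow E_w$ and $E_w\hookrightarrow C_p(X)$ with $\dim E=\infty$ do exist (Examples~\ref{ex:into} and~\ref{ex:arctan}), and the completeness of $G$ cannot be dropped from Theorems~\ref{thm:bdd} and~\ref{thm:strong} (Section~\ref{sec:complete}). Section~\ref{sec:easy} proves Theorem~\ref{thm:bdd} for countable $X$ and for linear $h$; the linear case is a model of the general proof, which is given in Section~\ref{sec:proof}. Section~\ref{sec:conseq} deduces Theorems~\ref{thm:class} and~\ref{thm:strong}.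

\section{How alike the two kinds of space are}\label{sec:alike}

For a finite set $S\subset X$ and $\delta>0$ put
\[
W(S,\delta)=\{f\in C(X): |f(x)|<\delta \text{ for all } x\in S\}.
\]
The sets $f+W(S,\delta)$ form a neighborhood base at $f$ in $C_p(X)$. We write $B_G$ for the closed unit ball of a normed space $G$, and a \emph{ball} is a set $\varphi_0+rB_G$ with $r>0$. A map $h$ into $G^*_{w^*}$ is continuous if and only if $\langle h(\cdot),\varphi\rangle$ is continuous for each $\varphi\in G$.

Two lemmas express that basic neighborhoods are large, one for each kind of space.

\begin{lemma}[interpolation]\label{lem:interp}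
Let $Y$ be a Tychonoff space, $F\subset Y$ finite and $a\colon F\to\mathbb R$ any function. Then there is $v\in C(Y)$ with $v=a$ on $F$.
\end{lemma}

\begin{proof}
For $y\in F$ the finite set $F\setminus\{y\}$ is closed, so there is $u_y\in C(Y)$ with $u_y(y)=1$ and $u_y=0$ on $F\setminus\{y\}$. Take $v=\sum_{y\in F}a(y)u_y$.
\end{proof}

\begin{lemma}\label{lem:unbounded}
Let $G$ be a normed space and $Z$ an infinite-dimensional linear subspace of $G^*$ with the topology induced by $\sigma(G^*,G)$. Then every nonempty open set $V\subset Z$ is norm-unbounded.
\end{lemma}

\begin{proof}
Let $z\in V$. There are $\varphi_1,\dots,\varphi_n\in G$ and $\varepsilon>0$ such that $V$ contains $z+\xi$ for every $\xi\in Z$ with $|\langle\xi,\varphi_i\rangle|<\varepsilon$ for all $i\le n$. The linear map $\xi\mapsto(\langle\xi,\varphi_i\rangle)_{i\le n}$ from $Z$ to $\mathbb R^n$ is not injective, since $\dim Z=\infty$. If $\xi\ne0$ lies in its kernel, then $V$ contains the line $z+\mathbb R\xi$.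
\end{proof}

By Lemma~\ref{lem:interp}, $C_p(X)$ is a dense linear subspace of the product $\mathbb R^X$. The space $E_w$ has the same form. Let $\Gamma$ be a basis of the vector space $E^*$. The map $e\mapsto(\gamma(e))_{\gamma\in\Gamma}$ is a linear topological embedding of $E_w$ into $\mathbb R^\Gamma$, because $\Gamma$ spans $E^*$ and $E^*$ separates points. Its image is dense, because for distinct $\gamma_1,\dots,\gamma_n\in\Gamma$ the map $(\gamma_1,\dots,\gamma_n)\colon E\to\mathbb R^n$ is onto: a hyperplane containing its image would give a linear relation among the $\gamma_i$. So both spaces are dense linear subspaces of products of lines, and the question asks whether the topology remembers what kind of coordinate set was used. The next two examples show that subspaces do not remember it.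

\begin{example}[$E_w$ embeds in a space $C_p(X)$]\label{ex:into}
Let $E$ be a normed space and $X=B_{E^*}$ with the weak* topology, a compact space by the Banach--Alaoglu theorem. For $e\in E$ the function $\hat e(\varphi)=\varphi(e)$ is continuous on $X$. The map $e\mapsto\hat e$ is linear and injective, and the topology it pulls back from $C_p(X)$ is generated by the functionals $\varphi\in B_{E^*}$. This is the weak topology, since every element of $E^*$ is a multiple of an element of $B_{E^*}$. So $E_w$ embeds linearly in $C_p(X)$, and a topological property that passes to subspaces and holds for all spaces $C_p(X)$ holds for all spaces $E_w$. By Theorem~\ref{thm:strong}(2), the image of this embedding is never a retract of $C_p(X)$ when $\dim E=\infty$.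
\end{example}

\begin{example}[a space $C_p(X)$ embeds in $E_w$]\label{ex:arctan}
Let $X=\omega+1=\{0,1,2,\dots\}\cup\{\omega\}$ be the convergent sequence $n\to\omega$, and let $E=C(X)$. The map $f\mapsto\frac2\pi\arctan f$ is a homeomorphism of $C_p(X)$ onto $U=\{g\in C(X):|g|<1\text{ on }X\}$ with the pointwise topology; its inverse is $g\mapsto\tan\frac\pi2 g$. We claim that on $U$ the pointwise and weak topologies coincide. Evaluations belong to $E^*$, so it suffices to show that each $\mu\in E^*$ is pointwise continuous on $U$. Let $\mathbf 1_n$ be the indicator function of $n$ and $a_n=\mu(\mathbf 1_n)$. Testing $\mu$ on $\sum_{n\le m}\pm\mathbf 1_n$ gives $\sum_n|a_n|\le\|\mu\|$. Every $g\in E$ is the norm-convergent sum $g(\omega)\mathbf 1+\sum_n(g(n)-g(\omega))\mathbf 1_n$, so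
\[
\mu(g)=a_\omega g(\omega)+\sum_n a_ng(n),\qquad a_\omega=\mu(\mathbf 1)-\sum_n a_n .
\]
On $U$ the series converges uniformly, so $\mu$ is a uniform limit of pointwise continuous functions. Hence $C_p(\omega+1)$ embeds in $C(\omega+1)_w$.
\end{example}

The second embedding is not linear, and it works by squeezing $C_p(X)$ into a bounded set, where the weak topology is determined by few functionals. Theorem~\ref{thm:bdd} says that, locally, no continuous map can do otherwise.

\section{Two easy cases: countable $X$ and linear maps}\label{sec:easy}

We use two textbook consequences of completeness. The \emph{Baire category theorem}: if a Banach space $G$ is a countable union of closed sets, one of them contains a ball. The \emph{uniform boundedness principle}: if $G$ is a Banach space and $M\subset G^*$ satisfies $\sup_{\xi\in M}|\langle\xi,\varphi\rangle|<\infty$ for each $\varphi\in G$, then $M$ is norm-bounded. We also use an elementary fact that holds in every normed space: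
\begin{equation}\label{eq:finite}
\text{if finitely many closed sets cover a ball, then one of them contains a ball.}
\end{equation}
Indeed, if none of $K_1,\dots,K_m$ has interior, we remove them one at a time from the interior of the ball, and a nonempty open set remains at each step.

\subsection*{Countable $X$}
If $X$ is countable, then $C_p(X)\subset\mathbb R^X$ is metrizable. Were $h$ unbounded on every neighborhood of $f_0$, there would be a sequence $f_n\to f_0$ in $O$ with $\|h(f_n)\|\to\infty$. But $\langle h(f_n),\varphi\rangle$ converges for every $\varphi$, so the sequence $h(f_n)$ is bounded by the uniform boundedness principle. This proves Theorem~\ref{thm:bdd} for countable $X$.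

The argument needs a countable neighborhood base at $f_0$, and for uncountable $X$ there is none: given sets $W(S_n,\delta_n)$, pick $x\notin\bigcup_nS_n$; by Lemma~\ref{lem:interp} no $W(S_n,\delta_n)$ is contained in $W(\{x\},1)$. In general, continuity gives each $\varphi\in G$ its own finite subset of $X$, and the task is to find one finite set that serves all $\varphi$. Since $X$ has uncountably many finite subsets, the Baire theorem cannot be applied to the sets themselves. It can be applied to their \emph{sizes}. The linear case shows how one then passes from sizes to sets.

\subsection*{Linear maps}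

\begin{proposition}\label{prop:linear}
Let $G$ be a Banach space and $h\colon C_p(X)\to G^*_{w^*}$ linear and continuous. Then there is a finite $P\subset X$ such that $h(f)=0$ whenever $f=0$ on $P$. Consequently $h$ has finite rank and is norm-bounded on $W(P,1)$.
\end{proposition}

\begin{proof}
\emph{Supports.} Fix $\varphi\in G$. The linear functional $\lambda(f)=\langle h(f),\varphi\rangle$ is continuous, so $|\lambda|\le1$ on some $W(S,\delta)$. If $f=0$ on $S$, then $tf\in W(S,\delta)$ for all $t\in\mathbb R$, so $\lambda(f)=0$. With $u_x$, $x\in S$, as in the proof of Lemma~\ref{lem:interp}, the function $f-\sum_{x\in S}f(x)u_x$ vanishes on $S$, and so $\lambda(f)=\sum_{x\in S}\lambda(u_x)f(x)$. Thus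
\[
\langle h(f),\varphi\rangle=\sum_{x\in X}a_x(\varphi)f(x)
\]
with finitely many nonzero coefficients. By Lemma~\ref{lem:interp} the coefficients are unique, hence linear in $\varphi$. Let $\operatorname{supp}\varphi=\{x:a_x(\varphi)\ne0\}$, and for finite $P\subset X$ and $N\ge0$ let
\[
A(P,N)=\{\varphi\in G:|\operatorname{supp}\varphi\setminus P|\le N\}.
\]

\emph{The sets $A(P,N)$ are closed.} Suppose that $\operatorname{supp}\varphi\setminus P$ contains distinct points $x_0,\dots,x_N$. Choose pairwise disjoint open sets $U_j$ with $U_j\cap(P\cup\operatorname{supp}\varphi)=\{x_j\}$, and $f_j\in C(X)$ with $f_j(x_j)=1$ and $f_j=0$ off $U_j$. Then $\langle h(f_j),\varphi\rangle=a_{x_j}(\varphi)\neq0$. For $\varphi'$ close to $\varphi$ in norm, $\langle h(f_j),\varphi'\rangle\ne0$ for all $j$, so $\operatorname{supp}\varphi'$ meets each $U_j$. Since the $U_j$ are disjoint and miss $P$, we get $\varphi'\notin A(P,N)$.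

\emph{Baire.} We have $G=\bigcup_NA(\emptyset,N)$, so some $A(\emptyset,N)$ contains a ball.

\emph{Descent.} Suppose that $\varphi_0+rB_G\subset A(P,N)$ and that some $\varphi\in G$ has a point $x\in\operatorname{supp}\varphi\setminus P$. Scaling does not change the support, so we may take $\|\varphi\|\le r/2$. For every $\psi\in\varphi_0+\frac r2B_G$, both $\psi$ and $\psi-\varphi$ lie in $A(P,N)$, and
\[
0\neq a_x(\varphi)=a_x(\psi)-a_x(\psi-\varphi).
\]
So $x$ is one of the at most $N$ points of $\operatorname{supp}\psi\setminus P$ or of $\operatorname{supp}(\psi-\varphi)\setminus P$. Hence $N\ge1$, and $\psi$ or $\psi-\varphi$ belongs to $K=A(P\cup\{x\},N-1)$. The closed sets $K$ and $\varphi+K$ cover the ball $\varphi_0+\frac r2B_G$, so $K$ contains a ball by \eqref{eq:finite}.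

Start from the pair $(\emptyset,N)$ and repeat the descent. Each step lowers $N$ by one, so after at most $N$ steps we reach a finite $P$ that contains $\operatorname{supp}\varphi$ for every $\varphi\in G$. Then $h(f)=0$ whenever $f=0$ on $P$. With $u_x$, $x\in P$, as above, $h(f)=\sum_{x\in P}f(x)h(u_x)$, which gives the last two assertions.
\end{proof}

The descent trades one free point, which may depend on $\psi$, for one fixed point, at the cost of a smaller ball. The general proof has the same three steps, closedness, Baire and descent, but supports are no longer available.

\section{Proof of the boundedness theorem}\label{sec:proof}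

Let $X,G,O,h,f_0$ be as in Theorem~\ref{thm:bdd}. Translations are homeomorphisms of $C_p(X)$ and of $G^*_{w^*}$, and the latter preserve norm-bounded sets. Replacing $O$ by $O-f_0$ and $h$ by $f\mapsto h(f_0+f)-h(f_0)$, we may therefore assume that $f_0=0\in O$ and $h(0)=0$. Fix a finite $P_0\subset X$ and $\delta_0>0$ with $W(P_0,\delta_0)\subset O$. Continuity of $h$ means that for $f\in O$, $\varphi\in G$ and $\varepsilon>0$ there are a finite $F\subset X$ and $\eta>0$ such that
\begin{equation}\label{eq:cont}
g\in O,\ \ |g-f|<\eta\text{ on }F\quad\Longrightarrow\quad|\langle h(g),\varphi\rangle-\langle h(f),\varphi\rangle|<\varepsilon .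
\end{equation}
The set $F$ may be replaced by any larger finite subset of $X$.

\subsection*{Controlling sets}
A nonlinear map is not determined by coefficients, so we replace ``$\operatorname{supp}\varphi\subset S$'' by the quantitative property that we actually want.

\begin{definition}
Let $S$ be a finite set with $P_0\subset S\subset X$ and let $0<\delta\le\delta_0$; then $W(S,\delta)\subset W(P_0,\delta_0)\subset O$. Put
\[
D_\delta(S)=\{\varphi\in G:\ |\langle h(f),\varphi\rangle|\le1\text{ for all }f\in W(S,\delta)\},
\]
and say that $S$ \emph{controls} $\varphi$ if $\varphi\in D_\delta(S)$. For a finite $P$ with $P_0\subset P\subset X$ and an integer $N\ge0$ put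
\[
A_\delta(P,N)=\bigcup\{D_\delta(P\cup S):\ S\subset X,\ |S|\le N\}.
\]
\end{definition}

Thus $\varphi\in A_\delta(P,N)$ if $\varphi$ is controlled by the fixed points $P$ together with at most $N$ free points. Each $D_\delta(S)$ is norm-closed, as an intersection of the closed sets $\{\varphi:|\langle h(f),\varphi\rangle|\le1\}$. If $S\subset S'$, then $W(S',\delta)\subset W(S,\delta)$, so $D_\delta(S)\subset D_\delta(S')$; we call this \emph{monotonicity}. For linear $h$, Lemma~\ref{lem:interp} shows that $\varphi\in D_\delta(S)$ if and only if $\operatorname{supp}\varphi\subset S$ and $\delta\sum_x|a_x(\varphi)|\le1$.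

In general there is no smallest controlling set. Take $G=G^*=\mathbb R$, $O=C_p(X)$, $P_0=\emptyset$, $\delta=1$ and $h(f)=\min(|f(x)|,|f(y)|)$ with $x\neq y$: then $\varphi=1$ is controlled by $\{x\}$ and by $\{y\}$, but not by $\emptyset$. So the proof of closedness given for supports has nothing to attach itself to, and we use compactness instead: a limit of controlling sets should control the limit vector. A sequence of points of $X$ may have no cluster point in $X$, so we take cluster points in a larger space. Recall that every Tychonoff space is homeomorphic to a subspace of a cube $[0,1]^I$; hence $X$ is a subspace of some compact space $Y$, for instance of the \v Cech--Stone compactification $\beta X$, and $Y=X$ will do if $X$ is compact. Compact spaces are Tychonoff by Urysohn's lemma, so Lemma~\ref{lem:interp} applies to $Y$. The proof below shows that the cluster points that fall outside $X$ can be discarded.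

\begin{lemma}[closedness]\label{lem:closed}
Each set $A_\delta(P,N)$ is norm-closed in $G$.
\end{lemma}

\begin{proof}
For $N=0$ we have $A_\delta(P,0)=D_\delta(P)$. Let $N\ge1$, let $\varphi_i\in A_\delta(P,N)$ and $\|\varphi_i-\varphi\|\to0$. Listing the free points of $\varphi_i$ and filling up the list with arbitrary points of $X$, we obtain by monotonicity tuples $x^i=(x^i_1,\dots,x^i_N)\in X^N$ with $\varphi_i\in D_\delta(P\cup\{x^i_1,\dots,x^i_N\})$. In the compact space $Y^N$ the closures of the tails $\{x^i:i\ge k\}$ have a common point $y=(y_1,\dots,y_N)$, and every neighborhood of $y$ contains $x^i$ for infinitely many $i$. Put $S=\{y_1,\dots,y_N\}\cap X$. We show that $\varphi\in D_\delta(P\cup S)$.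

Let $f\in W(P\cup S,\delta)$ and $\varepsilon>0$. The function $f$ need not extend continuously to $Y$, so we replace it by one that does. Choose a finite $F$ with $P\cup S\subset F\subset X$ as in \eqref{eq:cont} for $f,\varphi,\varepsilon$. The points of $\{y_1,\dots,y_N\}\setminus X$ are not in $F$, so Lemma~\ref{lem:interp} gives $v\in C(Y)$ with $v=f$ on $F$ and $v=0$ on $\{y_1,\dots,y_N\}\setminus X$. Let $g=v|_X\in C(X)$. Since $g=f$ on $P$, we have $g\in W(P,\delta)\subset O$. For each $j$ we have $|v(y_j)|<\delta$, because $v(y_j)=f(y_j)$ if $y_j\in S$ and $v(y_j)=0$ otherwise. So $\{z\in Y^N:|v(z_j)|<\delta\text{ for all }j\}$ is an open neighborhood of $y$, and it contains $x^i$ for infinitely many $i$. For these $i$ we have $g\in W(P\cup\{x^i_1,\dots,x^i_N\},\delta)$, hence $|\langle h(g),\varphi_i\rangle|\le1$. Letting $i\to\infty$ along these indices gives $|\langle h(g),\varphi\rangle|\le1$. Finally $g=f$ on $F$, so \eqref{eq:cont} gives $|\langle h(f),\varphi\rangle|<1+\varepsilon$. As $\varepsilon$ was arbitrary, $\varphi\in D_\delta(P\cup S)\subset A_\delta(P,N)$.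
\end{proof}

No subsequence of $(x^i)$ needs to converge to $y$: the infinite set of indices may depend on $g$, because $\varphi_i\to\varphi$ along every infinite set of indices.

\subsection*{A ball of vectors controlled by boundedly many points}

\begin{lemma}[Baire step]\label{lem:baire}
There are $\delta\in(0,\delta_0]$ and $N\ge0$ such that $A_\delta(P_0,N)$ contains a ball.
\end{lemma}

\begin{proof}
Let $\varphi\in G$. Apply \eqref{eq:cont} with $f=0$ and $\varepsilon=1$; since $h(0)=0$, there are a finite $F\subset X$ and $\eta>0$ with $|\langle h(g),\varphi\rangle|<1$ for all $g\in O\cap W(F,\eta)$. If $n\ge|F|$ and $1/n\le\min(\eta,\delta_0)$, then $W(P_0\cup F,1/n)\subset O\cap W(F,\eta)$, so $\varphi\in D_{1/n}(P_0\cup F)\subset A_{1/n}(P_0,n)$. Hence $G=\bigcup_{n\ge1/\delta_0}A_{1/n}(P_0,n)$. These sets are closed by Lemma~\ref{lem:closed}, and by the Baire category theorem one of them contains a ball.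
\end{proof}

\subsection*{Trading a free point for a fixed point}
In the linear case the descent was driven by a vector $\varphi$ whose support left $P$. Here it is driven by a large value: if $h$ is not yet bounded on $W(P,\delta)$, there are $f\in W(P,\delta)$ and a short vector $\varphi$ with $\langle h(f),\varphi\rangle>2$. We know nothing about controlling sets of $\varphi$ itself, since the ball from Lemma~\ref{lem:baire} need not be near $0$. But $\varphi=\psi-(\psi-\varphi)$ for every $\psi$ in the ball of half the radius, so the controlling sets of $\psi$ and $\psi-\varphi$ together force $|\langle h(\cdot),\varphi\rangle|\le2$. Continuity at $f$ says that the value above $2$ persists as long as the function is unchanged on a finite set $F$. The two statements are compatible only if the free points meet $F\setminus P$. This finite set, which does not depend on $\psi$, replaces the single point $x$ of the linear case.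

\begin{lemma}[descent]\label{lem:descent}
Suppose that $\varphi_0+rB_G\subset A_\delta(P,N)$ with $r>0$. Then at least one of the following holds.
\begin{enumerate}
\item[(i)] $\|h(f)\|\le4/r$ for all $f\in W(P,\delta)$.
\item[(ii)] $N\ge1$, and $A_\delta(P\cup\{x\},N-1)$ contains a ball for some $x\in X\setminus P$.
\end{enumerate}
\end{lemma}

\begin{proof}
Suppose that (i) fails, and let $f\in W(P,\delta)$ satisfy $\|h(f)\|>4/r$. The supremum of $\langle h(f),\varphi\rangle$ over $\|\varphi\|\le r/2$ is $\frac r2\|h(f)\|>2$, so there is $\varphi\in G$ with $\|\varphi\|\le r/2$ and $\langle h(f),\varphi\rangle>2$. By \eqref{eq:cont} with $\varepsilon=\langle h(f),\varphi\rangle-2$ there is a finite $F$ with $P\subset F\subset X$ such that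
\begin{equation}\label{eq:large}
\langle h(g),\varphi\rangle>2\quad\text{whenever }g\in O\text{ and }g=f\text{ on }F.
\end{equation}
Put $H=F\setminus P$.

Let $\psi\in\varphi_0+\frac r2B_G$. Both $\psi$ and $\psi-\varphi$ lie in $\varphi_0+rB_G$, so there are $S,S'\subset X$ with $|S|,|S'|\le N$, $\psi\in D_\delta(P\cup S)$ and $\psi-\varphi\in D_\delta(P\cup S')$. By monotonicity both vectors lie in $D_\delta(P\cup S\cup S')$, and therefore
\begin{equation}\label{eq:small}
|\langle h(g),\varphi\rangle|\le|\langle h(g),\psi\rangle|+|\langle h(g),\psi-\varphi\rangle|\le2\quad\text{for all }g\in W(P\cup S\cup S',\delta).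
\end{equation}

We claim that $(S\cup S')\cap H\neq\emptyset$. Suppose not. By Lemma~\ref{lem:interp} there is $g\in C(X)$ with $g=f$ on $F$ and $g=0$ on $(S\cup S')\setminus F$. Let $z\in P\cup S\cup S'$. If $z\in F$, then $z\in P$, because $z\notin H$, and so $|g(z)|=|f(z)|<\delta$. If $z\notin F$, then $z\in(S\cup S')\setminus F$ and $g(z)=0$. Hence $g\in W(P\cup S\cup S',\delta)\subset O$, and \eqref{eq:large} contradicts \eqref{eq:small}.

The claim shows that $S$ or $S'$ is nonempty, so $N\ge1$. For $x\in H$ let $K_x=A_\delta(P\cup\{x\},N-1)$, a closed set by Lemma~\ref{lem:closed}. If $x\in S\cap H$, then $P\cup S=(P\cup\{x\})\cup(S\setminus\{x\})$ and $|S\setminus\{x\}|\le N-1$, so $\psi\in K_x$. If $x\in S'\cap H$, the same identity for $S'$ gives $\psi-\varphi\in K_x$, that is, $\psi\in\varphi+K_x$. Since $\varphi$ and $H$ were chosen before $\psi$,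
\[
\varphi_0+\tfrac r2B_G\subset\bigcup_{x\in H}\bigl(K_x\cup(\varphi+K_x)\bigr).
\]
By \eqref{eq:finite}, some $K_x$ or $\varphi+K_x$ contains a ball, and in either case $K_x$ does. As $x\in H\subset X\setminus P$, this is (ii).
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:bdd}]
Take $\delta$ and $N$ from Lemma~\ref{lem:baire} and apply Lemma~\ref{lem:descent} to the pair $(P_0,N)$. If alternative (i) fails, pass to the pair $(P_0\cup\{x\},N-1)$ given by (ii), which again satisfies the hypothesis of the lemma with the same $\delta$ and some radius, and repeat. Alternative (ii) is impossible once the number of free points is $0$, so after at most $N$ steps (i) holds for a finite $P$ with $P_0\subset P\subset X$. Then $h$ is norm-bounded on $W(P,\delta)$, a neighborhood of $0$ contained in $O$.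
\end{proof}

\begin{remark}[where the hypotheses are used]
Completeness of $G$ is used only in Lemma~\ref{lem:baire}. That $X$ is Tychonoff is used to interpolate on finite sets and to find the compact space $Y$. Linearity of $\langle h(f),\varphi\rangle$ in $\varphi$ is used in \eqref{eq:small}, and its norm-continuity in $\varphi$ in Lemma~\ref{lem:closed}; nothing is assumed about the dependence on $f$ except continuity. The pointwise topology of the domain enters through the finite sets $F$ in \eqref{eq:cont}, whose elements are points of a space that embeds in a compact space on which one can interpolate. It cannot be replaced by the weak topology: for infinite compact $L$ the identity of $C(L)_w$ is continuous and, by Lemma~\ref{lem:unbounded}, nowhere locally bounded.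
\end{remark}

\section{Open maps, retracts and homeomorphisms}\label{sec:conseq}

\begin{proof}[Proof of Theorem~\ref{thm:strong}]
(1) Let $h\colon O\to Z$ be continuous and open. By Theorem~\ref{thm:bdd} there is a nonempty open $W\subset O$ with $h(W)$ norm-bounded. But $h(W)$ is a nonempty open subset of $Z$, which contradicts Lemma~\ref{lem:unbounded}.

(2) Let $V,s,r$ be as described, and let $z_0\in V$. By Theorem~\ref{thm:bdd}, $r$ is norm-bounded on an open set $W\subset O$ with $s(z_0)\in W$. The set $s^{-1}(W)$ is open in $V$, hence in $Z$, and it contains $z_0$. Each $z\in s^{-1}(W)$ equals $r(s(z))\in r(W)$, so $s^{-1}(W)$ is norm-bounded, which contradicts Lemma~\ref{lem:unbounded}.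

If $Z$ is a retract of $C_p(X)$, such maps $s,r$ exist with $V=Z$ and $O=C_p(X)$. If $\Phi\colon C_p(X)\to Z\times T'$ is a homeomorphism, then $T'\ne\emptyset$; for $t_0\in T'$, the map $s(z)=\Phi^{-1}(z,t_0)$ and the first coordinate $r$ of $\Phi$ make $Z$ a retract of $C_p(X)$.
\end{proof}

For Theorem~\ref{thm:class} we recall \emph{invariance of domain}: a continuous injective map from an open subset of $\mathbb R^n$ to $\mathbb R^n$ has open image. It follows that nonempty open sets $O\subset\mathbb R^m$ and $V\subset\mathbb R^n$ can be homeomorphic only if $m=n$: if $m<n$, say, then $V\to O\subset\mathbb R^m\times\{0\}\subset\mathbb R^n$ is continuous and injective, and its image has empty interior.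

\begin{proof}[Proof of Theorem~\ref{thm:class}]
Let $u\colon O\to V$ be a homeomorphism of a nonempty open $O\subset C_p(X)$ onto an open $V\subset E_w$. Since $V$ is open, $u$ is continuous and open as a map into $E_w$. Theorem~\ref{thm:strong}(1), with $G=E^*$ and $Z=E\subset E^{**}$, gives $n:=\dim E<\infty$. The coordinate functionals of a basis of $E$ span $E^*$, so they define a linear homeomorphism of $E_w$ onto $\mathbb R^n$.

Now $V$, and therefore $O$, is locally compact. A point $f\in O$ has a compact neighborhood $Q$ in $O$, and $Q\supset f+W(S,\delta)$ for some finite $S\subset X$ and $\delta>0$, because $O$ is open in $C_p(X)$. Suppose that there is $x\in X\setminus S$. By Lemma~\ref{lem:interp} there is $g\in C(X)$ with $g(x)=1$ and $g=0$ on $S$. Then $f+tg\in Q$ for all $t\in\mathbb R$, so the evaluation at $x$ is a continuous function that is unbounded on the compact set $Q$, which is absurd. Hence $X=S$ is finite. A finite Hausdorff space is discrete, so $C_p(X)=\mathbb R^{X}$, and invariance of domain gives $|X|=n$.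

The first assertion applies in particular to a homeomorphism of $C_p(X)$ onto $E_w$. Conversely, if $\dim E=|X|=n<\infty$, then both $E_w$ and $C_p(X)$ are homeomorphic to $\mathbb R^n$.
\end{proof}

\section{Completeness of the predual is needed}\label{sec:complete}

In Theorem~\ref{thm:class} the space $E$ need not be complete, because the Baire theorem is applied in $E^*$. In Theorems~\ref{thm:bdd} and~\ref{thm:strong} the completeness of $G$ is essential.

Let $G=c_{00}$ be the space of finitely supported sequences $\varphi=(\varphi_0,\varphi_1,\dots)$ with the norm $\|\varphi\|=\sum_k|\varphi_k|$. Then $G^*=\ell_\infty$ with $\langle y,\varphi\rangle=\sum_ky_k\varphi_k$, and $\sigma(\ell_\infty,c_{00})$ is the topology of coordinatewise convergence. Let $Z=c_0\subset\ell_\infty$ be the infinite-dimensional subspace of null sequences, and let $X=\omega+1$ as in Example~\ref{ex:arctan}. Define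
\[
T\colon C_p(\omega+1)\to Z,\qquad Tf=\bigl(f(\omega),\,f(0)-f(\omega),\,f(1)-f(\omega),\dots\bigr).
\]
A function $f$ on $\omega+1$ is continuous if and only if $f(n)-f(\omega)\to0$. So $T$ is a linear bijection onto $c_0$, with inverse $y\mapsto f$, where $f(\omega)=y_0$ and $f(n)=y_{n+1}+y_0$. Each coordinate of $T$ or $T^{-1}$ is a linear combination of at most two coordinates of the argument, so $T$ is a homeomorphism.

Both theorems fail for this $G$. The map $T$ is continuous and open, against Theorem~\ref{thm:strong}(1); the pair $s=T^{-1}$, $r=T$ violates Theorem~\ref{thm:strong}(2); and $T$ is unbounded on every nonempty open set by Lemma~\ref{lem:unbounded}, against Theorem~\ref{thm:bdd}.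

One can see the Baire step break. Take $h=T$ and let $\varphi\in D_\delta(S)$. If $n\notin S$, then $t\mathbf 1_n\in W(S,\delta)$ and $\langle T(t\mathbf 1_n),\varphi\rangle=t\varphi_{n+1}$ for all $t\in\mathbb R$, so $\varphi_{n+1}=0$. Hence the elements of $A_\delta(P,N)$ have at most $|P|+N+1$ nonzero coordinates. Every ball of $c_{00}$ contains vectors with arbitrarily many nonzero coordinates, so none of the closed sets that cover $G$ in Lemma~\ref{lem:baire} contains a ball. Passing to the completion $\ell_1$ changes neither the dual space nor its norm, but it refines the weak* topology, and $T$ ceases to be continuous: $f_n=2^n\mathbf 1_n\to0$ pointwise, while $\langle Tf_n,\varphi\rangle=1$ for all $n$ if $\varphi\in\ell_1$ has $\varphi_{n+1}=2^{-n}$ for all $n$.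

\begin{thebibliography}{1}

\bibitem{note}
\emph{A note on Banach spaces $E$ for which $E_w$ is homeomorphic to $C_p(X)$}. (English) Zbl 1507.46004,
\texttt{https://sivegame.netlify.app/\allowbreak host-https-zbmath.org/\allowbreak ?q=ai\%3Amichalak.artur+\allowbreak ai\%3Akakol.jerzy}

\end{thebibliography}
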